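\title{The bound $2n-1$ for vc-density in $\mathbb{Q}_p$ is not optimal}

\begin{abstract}
For the field $\mathbb{Q}_p$ in the Macintyre language, $\operatorname{vc}(n)$ is the least exponent that bounds, for all formulas $\varphi(x;y)$ with $|x|=n$, the growth of the number of $\varphi$-types over $N$ parameters. Aschenbrenner, Dolich, Haskell, Macpherson and Starchenko showed that $\operatorname{vc}(n)\le 2n-1$. We prove that $\operatorname{vc}(2)=2$ and that $n\le\operatorname{vc}(n)\le 2n-2$ for all $n\ge 2$, so the bound $2n-1$ is attained only for $n=1$. The proof combines cell decomposition with a weighted count: each type receives many labels of total weight one, and the types with a given label are counted by a bound on the upper levels of a family of piecewise affine functions with finitely many slopes.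
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $p$ be a prime, let $K=\mathbb{Q}_p$ be the field of $p$-adic numbers, and let $v$ be its valuation, with $v(0)=\infty$. We regard $K$ as a structure in the Macintyre language
\[
\mathcal{L}_{\mathrm{Mac}}=\{0,1,+,-,\cdot,\,|\,,(P_k)_{k}\},
\]
where $P_k$ is the set of $k$-th powers and $a\,|\,b$ holds if and only if $v(a)\le v(b)$. Formulas may have parameters from $K$, and \emph{definable} means definable by such a formula.

Let $\varphi(x;y)$ be a formula whose variables are split into tuples $x$ and $y$. For a finite set $B\subseteq K^{|y|}$, the \emph{$\varphi$-type over $B$} of a point $a\in K^{|x|}$ is the set $\{b\in B: K\models\varphi(a;b)\}$. Let $S^\varphi(B)$ be the set of these types, and put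
\[
\pi^*_\varphi(N)=\max\{|S^\varphi(B)| : B\subseteq K^{|y|},\ |B|=N\}.
\]
Thus $N$ members $\varphi(K^{|x|};b)$ of a definable family cut the space $K^{|x|}$ into regions, two points lying in the same region when they belong to the same members, and $\pi^*_\varphi(N)$ is the largest possible number of regions. It is at most $2^N$. The structure $K$ is NIP, which means that for each $\varphi$ we have $\pi^*_\varphi(N)<2^N$ for some $N$; the Sauer--Shelah lemma then bounds $\pi^*_\varphi$ by a polynomial. The exponent of growth is the \emph{dual vc-density}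
\[
\operatorname{vc}^*(\varphi)=\inf\{r\in\mathbb{R}_{>0}:\pi^*_\varphi(N)=O(N^r)\},
\]
and the \emph{vc-function} of $K$ is
\[
\operatorname{vc}(n)=\sup\{\operatorname{vc}^*(\varphi(x;y)) : |x|=n\}.
\]

A lower bound comes from equality alone. For the formula $x_1=y\vee\dots\vee x_n=y$, every $n$-element subset of $B\subseteq K$ is a type, so $\pi^*(N)\ge\binom{N}{n}$ and
\begin{equation}\label{eq:lower}
\operatorname{vc}(n)\ge n .
\end{equation}
Here each coordinate of $x$ selects one parameter, which costs one factor $N$. In the other direction, Aschenbrenner, Dolich, Haskell, Macpherson and Starchenko showed that $\operatorname{vc}(n)\le 2n-1$ for all $n\ge1$. The shape $2n-1=1+2(n-1)$ of this bound has a natural reading. The position of a $p$-adic number $t$ relative to a finite family of balls is described by two things: a center nearest to $t$, and the place of the distance to that center among the radii. Each is a choice among about $N$ possibilities, so a coordinate may cost two factors $N$. For $n=1$ the two bounds agree, so the first coordinate costs only one. Whether every further coordinate really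 costs two is the following question, posed in \cite{Problem}: \emph{is $\operatorname{vc}(n)=2n-1$ for every $n\ge1$?} The answer is no.

\begin{theorem}\label{thm:main}
For the $\mathcal{L}_{\mathrm{Mac}}$-structure $\mathbb{Q}_p$ we have $\operatorname{vc}(2)=2$, and $n\le\operatorname{vc}(n)\le 2n-2$ for every $n\ge2$.
\end{theorem}

So $\operatorname{vc}(n)<2n-1$ for every $n\ge2$, and the bound $2n-1$ is attained only for $n=1$. The exact value of $\operatorname{vc}(n)$ for $n\ge3$ is not determined here.

The proof has two parts: $\operatorname{vc}(n+1)\le\operatorname{vc}(n)+2$ (Proposition~\ref{prop:step}), and $\operatorname{vc}(2)\le2$ (Proposition~\ref{prop:two}), which is the main point. Section~\ref{sec:idea} shows the counting idea on two small examples. Section~\ref{sec:tools} collects the $p$-adic tools; the only deep one is cell decomposition. Section~\ref{sec:last} describes a type through its last variable, Section~\ref{sec:levels} proves a counting lemma about real functions, and Section~\ref{sec:two} treats two variables.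

\section{Counting with weights: two examples}\label{sec:idea}

\subsection*{Balls in one variable}
Let $\varphi(t;c,a)$ be the formula $a\,|\,t-c$, which says that $t$ lies in the ball $\{t: v(t-c)\ge v(a)\}$. Let $B$ consist of $N$ parameters $\beta=(c_\beta,a_\beta)$. Two balls are nested or disjoint, so the type of $t$ is determined by the smallest ball containing $t$, and there are at most $N+1$ types. We count them in another way, which loses a logarithm but survives for arbitrary formulas.

At most $N$ types are realized by a center $c_\beta$. Let $\mathcal{X}$ be the set of the other types, and fix a realization $t$ of each $X\in\mathcal{X}$. Put $\gamma=\max_\beta v(t-c_\beta)<\infty$, and let $\mathcal{A}(X)$ be the set of $\beta$ that attain the maximum. Fix $\beta_0\in\mathcal{A}(X)$ and put $u_\beta=v(c_\beta-c_{\beta_0})$. Then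
\[
v(t-c_\beta)=\min(\gamma,u_\beta).
\]
For $u_\beta<\gamma$ this is the ultrametric inequality; for $u_\beta\ge\gamma$ the left side is at least $\gamma$, and at most $\gamma$ by maximality. In particular $\mathcal{A}(X)=\{\beta:u_\beta\ge\gamma\}$, and $t$ lies in the ball $\beta$ if and only if $u_\beta\ge v(a_\beta)$ and $\gamma\ge v(a_\beta)$. The first condition depends only on $\beta_0$. So the type is determined by $\beta_0$ and by the place of $\gamma$ among the $v(a_\beta)$. This is the count with two costs, and it gives $O(N^2)$.

To do better, note that the radius $v(a_\beta)$ matters only when $u_\beta\ge v(a_\beta)$. So cut it off: put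
\[
u'_\beta=\min(u_\beta,v(a_\beta)),\qquad U=\{\beta:u'_\beta>\gamma\}.
\]
If $u_\beta\ge v(a_\beta)$, then $u'_\beta=v(a_\beta)$, and $t$ lies in the ball $\beta$ exactly when $\beta\notin U$. Hence the pair $(\beta_0,U)$ still determines the type. What the cutoff gains is the inclusion $U\subseteq\{\beta:u_\beta>\gamma\}\subseteq\mathcal{A}(X)$. For fixed $\beta_0$ the sets $U$ form a chain, since only $\gamma$ varies. So for a power of two $W$, at most $2W$ types $X$ satisfy $\beta_0\in\mathcal{A}(X)$ and $W\le|\mathcal{A}(X)|<2W$: their sets $U$ are distinct members of a chain, of sizes between $0$ and $2W-1$. Give each pair $(X,\beta_0)$ with $\beta_0\in\mathcal{A}(X)$ the weight $1/|\mathcal{A}(X)|$. The weights of each $X$ add up to $1$, so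
\[
|\mathcal{X}|=\sum_{\beta_0\in B}\ \sum_{X:\,\beta_0\in\mathcal{A}(X)}\frac{1}{|\mathcal{A}(X)|}\le\sum_{\beta_0\in B}\ \sum_{W\le N}\frac{2W}{W}\le 2N(1+\log_2N).
\]
A type whose threshold must be chosen among $W$ candidates has about $W$ nearest centers. The $O(N^2)$ count lists it about $W$ times, and the weights remove this repetition.

\subsection*{Lines in two variables}
For a pair $(s,t)$ we use two such reference centers, one for $t$ and one for $s$. There are about $N^2$ pairs of them, so the bound $N^2$ requires the following: if a type has about $W_1$ choices for the first center and $W_2$ for the second, then a fixed pair of centers carries about $W_1W_2$ such types at most. To see what has to be counted, let $\varphi(s,t;y_1,y_2)$ be $(y_1s+y_2)\,|\,t$ and let $B$ consist of the $N=2\nu$ parameters $(p^i,0)$ and $(0,p^i)$, $1\le i\le\nu$. With $\delta=v(s)$ and $\gamma=v(t)$ the conditions read $\gamma\ge\delta+i$ and $\gamma\ge i$. The integers $\gamma-\delta$ and $\gamma$ can be chosen independently, so there are $(\nu+1)^2$ types. They are the regions of an arrangement of lines of slopes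 $1$ and $0$ in the $(\delta,\gamma)$-plane. Here $0$ serves as the center of every parameter, both in $s$ and in $t$, so $W_1=W_2=N$, and each pair of centers carries about $W_1W_2/4$ types.

In general, once both centers are fixed, $s$ and $t$ reduce to the integers $\delta$ and $\gamma$, and the type is read off from the set of those functions in a family of piecewise affine functions of $\delta$ that lie above $\gamma$. About $W_2$ of the functions are nonconstant, and about $W_1$ lie above $\gamma$. Lemma~\ref{lem:levels} bounds the number of such sets by the product, up to logarithms.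

\section{Residue classes, anchors and cells}\label{sec:tools}

\subsection*{Classes modulo powers}
Write $P_k^\times=P_k\setminus\{0\}$. The \emph{class mod $P_k$} of $x\ne0$ is its image in $K^\times/P_k^\times$, and $0$ forms a class of its own. For each $k\ge1$ there is $E\ge1$ with $1+p^E\mathbb{Z}_p\subseteq P_k$: Hensel's lemma, applied to $X^k-a$ at the approximate root $1$, shows that $E=2v(k)+1$ works. For such $E$,
\begin{equation}\label{eq:close}
y\ne0,\ v(x-y)\ge v(y)+E\ \Longrightarrow\ v(x)=v(y)\text{ and }x,y\text{ have the same class mod }P_k,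
\end{equation}
because then $x/y\in1+p^E\mathbb{Z}_p$.

The classes mod $P_k$ of $\tau$ and $G$ do not determine the class of $\tau-G$. For this we need leading $p$-adic digits, recorded by a finer invariant. For $L\ge1$ let
\[
\Lambda_L=\{x\in K^\times : L\text{ divides }v(x),\ p^{-v(x)}x\in1+p^L\mathbb{Z}_p\},
\]
and put $\operatorname{cl}_L(x)=x\Lambda_L$ for $x\ne0$ and $\operatorname{cl}_L(0)=0$. For $x\neq0$, knowing $\operatorname{cl}_L(x)$ amounts to knowing $v(x)$ modulo $L$ and the unit $p^{-v(x)}x$ modulo $p^L$. So $\Lambda_L$ is a subgroup of finite index and $\operatorname{cl}_L$ takes finitely many values. If $k$ divides $L$ and $L\ge E$, then $\Lambda_L\subseteq P_k^\times$; hence $\operatorname{cl}_L(x)$ determines the class of $x$ mod $P_k$, and $P_k^\times$ has finite index in $K^\times$. Finally, each fiber of $\operatorname{cl}_L$ is definable: if $d$ is the index of $\Lambda_L$, then $P_d^\times\subseteq\Lambda_L$, so $\Lambda_L$ is a finite union of cosets of $P_d^\times$.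

In the next lemma and later, ``$a$ is determined by $b$'' means that any two instances of the hypotheses with the same $b$ have the same $a$.

\begin{lemma}[Differences]\label{lem:diff}
Let $k,E\ge1$ with $1+p^E\mathbb{Z}_p\subseteq P_k$, let $T\ge0$, and let $L\ge T+2E$ be a multiple of $k$. Let $\tau\in K^\times$, $G\in K$, $\gamma=v(\tau)$, and assume $v(\tau-G)\le\gamma+T$.
\begin{itemize}
\item[(A)] If $v(G)\le\gamma-E$, then $v(\tau-G)=v(G)$, and the class of $\tau-G$ mod $P_k$ is determined by $\operatorname{cl}_L(G)$.
\item[(B)] If $v(G)\ge\gamma+E$, then $v(\tau-G)=\gamma$, and the class of $\tau-G$ mod $P_k$ is determined by $\operatorname{cl}_L(\tau)$.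
\item[(C)] If $|v(G)-\gamma|<E$, then $-E<v(\tau-G)-\gamma\le T$, and both $v(\tau-G)-\gamma$ and the class of $\tau-G$ mod $P_k$ are determined by $\operatorname{cl}_L(\tau)$, $\operatorname{cl}_L(G)$ and $v(G)-\gamma$.
\end{itemize}
\end{lemma}

\begin{proof}
Apply \eqref{eq:close} with $x=\tau-G$, taking $y=-G$ for (A) and $y=\tau$ for (B). For (C) put $j=v(G)-\gamma$ and
\[
z=p^{-\gamma}(\tau-G)=p^{-\gamma}\tau-p^{j}\,p^{-v(G)}G .
\]
Then $v(z)\ge\min(0,j)>-E$, and $v(z)\le T$ by assumption. Let $(\tilde\tau,\tilde G)$ be a second pair with the same data, and define $\tilde\gamma,\tilde z$ accordingly. The units $p^{-\gamma}\tau$ and $p^{-\tilde\gamma}\tilde\tau$ agree modulo $p^L$, and so do the units attached to $G$ and $\tilde G$. Hence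
\[
v(\tilde z-z)\ge\min(L,L+j)>L-E\ge T+E\ge v(z)+E .
\]
By \eqref{eq:close}, $z$ and $\tilde z$ have the same valuation and the same class. Since $k$ divides $\gamma-\tilde\gamma$, the elements $p^\gamma z$ and $p^{\tilde\gamma}\tilde z$ have the same class as well.
\end{proof}

The bound $v(\tau-G)\le\gamma+T$ is used only in (C), where it limits cancellation. Without it (C) fails: for $G=1$ the elements $\tau=1+p^M$, $M\ge L$, all have the same data, while $v(\tau-G)=M$. In our applications $\tau=t-c_0$ and $G=c-c_0$, and the bound says that no center $c$ is much closer to $t$ than the reference center $c_0$.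

\subsection*{Anchors}
For balls we took the nearest centers as reference points. Lemma~\ref{lem:diff} shows why this is too rigid in general. A center $c$ falls outside case (A), and so interacts with $t$, as soon as $v(c-c_0)>\gamma-E$. For $E\ge2$ there may be a single nearest center and $N-1$ centers with $v(t-c)=\gamma-1$; then the weight is $1$ while $N$ centers interact. The remedy is to allow reference centers that are almost nearest, at a scale where the number of centers does not jump.

\begin{lemma}[Anchors]\label{lem:anchor}
Let $(c_\alpha)_{\alpha\in I}$ be a finite nonempty family in $K$, let $t\in K$ with $t\ne c_\alpha$ for all $\alpha$, and let $E,h\ge1$ be integers. Put $\gamma^{\max}=\max_\alpha v(t-c_\alpha)$. There is a nonempty set $\mathcal{A}\subseteq I$ such that every $\alpha_0\in\mathcal{A}$ satisfies, with $\gamma=v(t-c_{\alpha_0})$: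
\begin{itemize}
\item[(i)] $\gamma\ge\gamma^{\max}-(h-1)E$;
\item[(ii)] $\#\{\alpha\in I: v(c_\alpha-c_{\alpha_0})>\gamma-E\}\le|I|^{1/h}|\mathcal{A}|$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $\mathcal{A}^i=\{\alpha:v(t-c_\alpha)\ge\gamma^{\max}-iE\}$. Since $|\mathcal{A}^0|\ge1$ and $|\mathcal{A}^h|\le|I|$, the $h$ ratios $|\mathcal{A}^{i+1}|/|\mathcal{A}^i|$, $0\le i<h$, cannot all exceed $|I|^{1/h}$. Choose $i<h$ with $|\mathcal{A}^{i+1}|\le|I|^{1/h}|\mathcal{A}^i|$ and put $\mathcal{A}=\mathcal{A}^i$. Then (i) holds. If $v(c_\alpha-c_{\alpha_0})>\gamma-E$, then $v(t-c_\alpha)\ge\min(\gamma,v(c_\alpha-c_{\alpha_0}))>\gamma-E\ge\gamma^{\max}-(i+1)E$, so $\alpha\in\mathcal{A}^{i+1}$. This gives (ii).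
\end{proof}

We call the elements of $\mathcal{A}$ \emph{anchors} of $t$. Property (i) supplies the hypothesis of Lemma~\ref{lem:diff}, and (ii) replaces the inclusion $U\subseteq\mathcal{A}(X)$ of the example, at the price of a factor $|I|^{1/h}$ with $h$ as large as we like.

\subsection*{Cell decomposition}
A \emph{cell} in $K^{d+1}$ is a set
\[
\{(z,t): z\in D,\ \ v(a(z))\ \square\ v(t-c(z))\ \square'\ v(a'(z)),\ \ t-c(z)\in\xi P_k^\times\},
\]
where $D\subseteq K^d$ and the functions $a,a',c$ are definable, $\xi\in K$, $k\ge1$, and each of $\square,\square'$ is $\le$, $<$, or no condition. The function $c$ is the \emph{center}. If $\xi=0$, the cell lies in the graph of $c$. We extend $a,a',c$ by $0$ to all of $K^d$. The following theorem is due to Denef \cite{Denef}; we use it in the form of Cluckers \cite[Lemma~4]{Cluckers}.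

\begin{theorem}[Cell decomposition]\label{thm:cells}
Let $X\subseteq K^{d+1}$ and $F_1,\dots,F_r:X\to K$ be definable. Then $X$ is a finite disjoint union of cells, on each of which
\[
v(F_j(z,t))=\tfrac1k\,v\bigl((t-c(z))^{\mu_j}\xi^{-\mu_j}\zeta_j(z)\bigr)\qquad(1\le j\le r)
\]
with $\mu_j\in\mathbb{Z}$ and $\zeta_j$ definable, and $\mu_j=0$ if $\xi=0$.
\end{theorem}

We use two consequences. First, on a cell with $\xi\ne0$,
\begin{equation}\label{eq:affine}
v(F_j(z,t))=\alpha_j(z)+\theta_j\,v(t-c(z)),\qquad\theta_j=\mu_j/k\in\mathbb{Q},\quad\alpha_j(z)\in\mathbb{Q}\cup\{\infty\},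
\end{equation}
and the slope $\theta_j$ does not depend on $z$. Second, given finitely many cells, let $k'$ be a common multiple of their exponents $k$. As $P_{k'}\subseteq P_k$, membership of $(z,t)$ in one of the cells depends only on whether $z\in D$, on the order relations of $v(t-c(z))$ to $v(a(z))$ and $v(a'(z))$, and on the class of $t-c(z)$ mod $P_{k'}$.

\subsection*{Several formulas at once}
The \emph{joint type} of $a$ over $B$ for formulas $\psi_1(x;y),\dots,\psi_\nu(x;y)$ is the tuple of its $\psi_i$-types.

\begin{lemma}\label{lem:joint}
Let $|x|=n$ and $\eta>0$. There is a constant $C$, depending only on $\psi_1,\dots,\psi_\nu$ and $\eta$, such that over every nonempty finite $B$ there are at most $C|B|^{\operatorname{vc}(n)+\eta}$ joint types.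
\end{lemma}

\begin{proof}
Let $\psi(x;y,w)$ be $\bigvee_{i\le\nu}(w=i\wedge\psi_i(x;y))$. The joint type over $B$ is the $\psi$-type over $B\times\{1,\dots,\nu\}$, and $\pi^*_\psi(\nu N)=O(N^{\operatorname{vc}(n)+\eta})$ because $\operatorname{vc}^*(\psi)\le\operatorname{vc}(n)$.
\end{proof}

\section{The last variable}\label{sec:last}

Let $\varphi(x,t;y)$ be a formula with $|x|=n\ge0$ and $t$ a single variable. Apply Theorem~\ref{thm:cells} to the set defined by $\varphi$, with base variables $(x,y)$, and list each cell twice, once with each of its two bounds. This gives $k,r\ge1$, definable sets $D_i$ and definable functions $c_i,a_i$ of $(x,y)$, $1\le i\le r$, such that the truth of $\varphi(x,t;b)$ depends only on the following data for $i\le r$: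
\begin{itemize}
\item[(D1)] whether $(x,b)\in D_i$;
\item[(D2)] the class of $t-c_i(x,b)$ mod $P_k$;
\item[(D3)] the order relation ($<$, $=$ or $>$) between $v(t-c_i(x,b))$ and $v(a_i(x,b))$.
\end{itemize}
Fix $E\ge1$ with $1+p^E\mathbb{Z}_p\subseteq P_k$ and an integer $h\ge1$, and put
\[
T=hE,\qquad L=k(T+2E),\qquad Q=T+E .
\]
From now on $C$ denotes a constant that may depend on $\varphi$, $h$ and $\eta$ but not on $B$; its value may change from line to line.

Let $B$ be a finite set of parameters, $N=|B|\ge2$, and $\mathcal{B}=B\times\{1,\dots,r\}$. For $\beta=(b,i)\in\mathcal{B}$ write $c_\beta(x)=c_i(x,b)$ and $a_\beta(x)=a_i(x,b)$. Our aim is to separate the roles of $x$ and $t$: relative to a reference center, $t$ should enter only through one residue class and one integer. Fix $\beta_0=(b_0,i_0)\in\mathcal{B}$ and define, as in the example of balls,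
\[
G_\beta=c_\beta-c_{\beta_0},\qquad u_\beta=v(G_\beta),\qquad u'_\beta=\min(u_\beta,v(a_\beta)).
\]
These are functions of $x$ that depend on $\beta_0$, which we suppress from the notation. The function $u'_\beta$ is also the valuation of a definable function, namely of $G'_\beta$, equal to $G_\beta$ where $G_\beta\,|\,a_\beta$ and to $a_\beta$ elsewhere. For integers $A\le A'$ the \emph{truncation} of $\omega\in\mathbb{Z}\cup\{\infty\}$ to $[A,A']$ is $\max(A,\min(\omega,A'))$. Let $\chi_\beta(x)$ consist of
\begin{itemize}
\item the truth value of $(x,b)\in D_i$;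
\item the class $\operatorname{cl}_L(G_\beta(x))$;
\item if $G_\beta(x)\ne0$, the truncation of $v(a_\beta(x))-u_\beta(x)$ to $[-Q,Q]$.
\end{itemize}
It takes values in a finite set independent of $B$. For fixed $i,i_0$ its level sets are definable in the variables $(x,b,b_0)$; for instance, $v(a_\beta)-u_\beta\ge j$ is expressed by $p^jG_\beta\,|\,a_\beta$. Finally let
\[
J=\mathcal{B}\times\{u,u'\}\times\{0,\dots,Q\},\qquad f_\lambda(x)=g_\beta(x)-q\quad\text{for }\lambda=(\beta,g,q)\in J .
\]
The shifts $q$ are there because we must know $g_\beta-\gamma$ exactly when it is small, not only its sign.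

\begin{lemma}\label{lem:last}
Let $t\ne c_\beta(x)$ for all $\beta\in\mathcal{B}$. Put $\gamma^{\max}=\max_\beta v(t-c_\beta(x))$, $\tau=t-c_{\beta_0}(x)$ and $\gamma=v(\tau)$, and assume $\gamma\ge\gamma^{\max}-T$. Then the $\varphi$-type of $(x,t)$ over $B$ is determined by $\beta_0$, $\operatorname{cl}_L(\tau)$, $(\chi_\beta(x))_{\beta\in\mathcal{B}}$ and the set
\[
U=\{\lambda\in J: f_\lambda(x)\ge\gamma-E+1\}.
\]
Moreover,
\begin{equation}\label{eq:Usize}
|U|\le2(Q+1)\,\#\{\beta\in\mathcal{B}:u_\beta(x)>\gamma-E\}.
\end{equation}
\end{lemma}

\begin{proof}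
If $(\beta,g,q)\in U$, then $u_\beta\ge g_\beta-q>\gamma-E$, and each $\beta$ occurs in $2(Q+1)$ elements of $J$. This gives \eqref{eq:Usize}.

We have $(\beta,g,q)\in U$ if and only if $g_\beta-\gamma>q-E$, and $q-E$ runs through $-E,\dots,T$. So $U$ gives the truncations of $u_\beta-\gamma$ and $u'_\beta-\gamma$ to $[-E,T+1]$. Fix $\beta=(b,i)$; we recover (D1)--(D3). The datum (D1) is part of $\chi_\beta$. We have $t-c_\beta=\tau-G_\beta$ and $v(t-c_\beta)\le\gamma^{\max}\le\gamma+T$, so Lemma~\ref{lem:diff} applies to $\tau$ and $G_\beta$. Since $E\le T+1$, the truncation of $u_\beta-\gamma$ tells which of the cases (A), (B), (C) holds, and in case (C) it gives $u_\beta-\gamma$ exactly. Thus (D2) is determined in all three cases.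

It remains to recover (D3). In case (A), $v(t-c_\beta)=u_\beta<\infty$, and the sign of $v(a_\beta)-u_\beta$ is part of $\chi_\beta$. In cases (B) and (C) the integer $l=v(t-c_\beta)-\gamma$ is determined, and $-E<l\le T$. Comparing $l$ with $v(a_\beta)-\gamma$ is therefore the same as comparing it with the truncation of $v(a_\beta)-\gamma$ to $[-E,T+1]$, and we show that this truncation is determined. The set $U$ tells whether $u_\beta-\gamma\ge T+1$.

If $u_\beta-\gamma\ge T+1$, then $u'_\beta-\gamma=\min(u_\beta-\gamma,v(a_\beta)-\gamma)$ has the same truncation as $v(a_\beta)-\gamma$, and $U$ gives it.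

Otherwise $j=u_\beta-\gamma$ satisfies $-E<j\le T$ and is given by $U$. Write $v(a_\beta)-\gamma=\Delta+j$ with $\Delta=v(a_\beta)-u_\beta$. If $|\Delta|<Q$, then $\chi_\beta$ gives $\Delta$. If $\Delta\ge Q$, then $\Delta+j\ge Q-E+1=T+1$. If $\Delta\le-Q$, then $\Delta+j\le-Q+T=-E$. In each case the truncation is determined.
\end{proof}

The lemma also holds with $v(a_\beta)$ in place of $u'_\beta$, but then \eqref{eq:Usize} is lost, since distant centers may have large $v(a_\beta)$. We first use the lemma without weights.

\begin{proposition}\label{prop:step}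
For every $n\ge1$, $\operatorname{vc}(n+1)\le\operatorname{vc}(n)+2$.
\end{proposition}

\begin{proof}
Let $\varphi(x,t;y)$ be a formula with $|x|=n$, let $\eta>0$, and take $h=1$. Consider first the types of pairs $(x,t)$ with $t=c_i(x,b_1)$ for some $(b_1,i)\in\mathcal{B}$. For fixed $(b_1,i)$ they correspond to types over $B\times\{b_1\}$ of the formula $\varphi(x,c_i(x,z);y)$ in the variables $(x;y,z)$. This formula does not depend on $b_1$, so Lemma~\ref{lem:joint} bounds the total by $rN\cdot CN^{\operatorname{vc}(n)+\eta}$.

For any other pair $(x,t)$ choose $\beta_0=(b_0,i_0)$ with $\gamma=\gamma^{\max}$ and apply Lemma~\ref{lem:last}. The set $U$ is defined through $\gamma$, but it can be described without $t$. If some $\lambda\in U$ has $f_\lambda(x)<\infty$, choose $\lambda_1=((b_1,i_1),g_1,q_1)\in U$ with $f_{\lambda_1}(x)$ minimal; then $U=\{\lambda:f_\lambda(x)\ge f_{\lambda_1}(x)\}$. Otherwise $U=\{\lambda:f_\lambda(x)=\infty\}$; in this case put $\lambda_1=\text{``none''}$ and $b_1=b_0$. There are $O(N^2)$ choices for the triple $(\beta_0,\operatorname{cl}_L(\tau),\lambda_1)$. Once it is fixed,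 $(\chi_\beta(x))_\beta$ and $U$ are determined by the truth values, for $b\in B$ and all $i,g,q$ and all values $\xi$ of $\chi$, of the statements
\[
\chi_{(b,i)}(x)=\xi,\qquad g_{(b,i)}(x)-q\ge f_{\lambda_1}(x),\qquad g_{(b,i)}(x)=\infty .
\]
Each statement is an instance at $(b,b_0,b_1)$ of a formula in $(x;y,z_0,z_1)$; the second has the form $p^{q}F_1\,|\,p^{q_1}F$, where $F$ and $F_1$ are among the functions $G,G'$. These formulas come from a finite list, indexed by $i,i_0,i_1,g,g_1,q,q_1,\xi$, that does not depend on $B$. By Lemma~\ref{lem:joint}, $x$ has at most $CN^{\operatorname{vc}(n)+\eta}$ joint types over $B\times\{(b_0,b_1)\}$. Hence $\pi^*_\varphi(N)=O(N^{\operatorname{vc}(n)+2+\eta})$ for every $\eta>0$.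
\end{proof}

Next we use the lemma with weights, in one variable. The result is the case $n=1$ of the bound $2n-1$; together with Proposition~\ref{prop:step} it gives that bound for all $n$, as $1+2(n-1)=2n-1$.

\begin{proposition}\label{prop:one}
$\operatorname{vc}(1)=1$.
\end{proposition}

\begin{proof}
By \eqref{eq:lower} it suffices to prove $\operatorname{vc}(1)\le1$. Let $\varphi(t;y)$ be given, so $x$ is empty, and let $h\ge1$. At most $rN$ types are realized by a center. For each other type $X$ fix a realization $t$ and a set $\mathcal{A}(X)\subseteq\mathcal{B}$ of anchors as in Lemma~\ref{lem:anchor}. Fix $\beta_0$, a value of $\operatorname{cl}_L(\tau)$ and a power of two $W$, and consider the types $X$ with $\beta_0\in\mathcal{A}(X)$, with this class, and with $W\le|\mathcal{A}(X)|<2W$. The $\chi_\beta$ and $f_\lambda$ are constants, so by Lemma~\ref{lem:last} each such $X$ is determined by $U$. The sets $U$ form a chain, and $|U|\le4(Q+1)|\mathcal{B}|^{1/h}W$ by \eqref{eq:Usize} and Lemma~\ref{lem:anchor}(ii). So there are at most $CN^{1/h}W$ such types, and their weights $1/|\mathcal{A}(X)|$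 add up to at most $CN^{1/h}$. Summing over the $rN$ values of $\beta_0$, the finitely many classes and the $O(\log N)$ values of $W$ gives $\pi^*_\varphi(N)=O(N^{1+1/h}\log N)$ for every $h$.
\end{proof}

\section{Upper levels of piecewise affine functions}\label{sec:levels}

When $x=s$ is a variable, the $f_\lambda$ move with $s$ and the sets $U$ no longer form a chain. The following lemma about real functions takes the place of the chain argument.

\begin{lemma}[Upper levels]\label{lem:levels}
Let $\Theta\subset\mathbb{R}$ be finite and nonempty, and let $m,w\ge1$ be real. Let $I_1<\dots<I_M$ be pairwise disjoint compact intervals of $\mathbb{R}$, points allowed, with $M\le m$. Let $(f_\lambda)_{\lambda\in J}$ be a finite family of functions $I_1\cup\dots\cup I_M\to\mathbb{R}\cup\{\infty\}$, and let $J=J_0\sqcup J_1$ be such that: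
\begin{itemize}
\item[(a)] for $\lambda\in J_0$ the function $f_\lambda$ is constant;
\item[(b)] for $\lambda\in J_1$ the set $\{1,\dots,M\}$ is partitioned into intervals of integers $V$, and for each of them $f_\lambda$ coincides on $\bigcup_{j\in V}I_j$ with a given function $f_{(\lambda,V)}$ on $\mathbb{R}$ that is either $\infty$ or affine with slope in $\Theta$;
\item[(c)] there are at most $m$ pairs $(\lambda,V)$ as in (b).
\end{itemize}
Say that $U\subseteq J$ \emph{occurs at} $\delta$ if $U=\{\lambda:f_\lambda(\delta)\ge\gamma\}$ for some $\gamma\in\mathbb{R}$. Then the number of pairs $(j,U)$ such that $|U|\le w$ and $U$ occurs at some point of $I_j$ is at most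
\[
14\,|\Theta|\,(2+\log_2m)^2\,mw .
\]
\end{lemma}

The pairs $\pi=(\lambda,V)$ are called \emph{pieces}, and $\pi$ \emph{contains} $j$ if $j\in V$. The role of the condition $|U|\le w$ is visible for the lines $\delta+i$ and $-\delta+i$, $1\le i\le\nu$, over one long interval. A set $U$ consists of the top $a$ lines of the first kind and the top $a'$ of the second, and all $(\nu+1)^2$ pairs $(a,a')$ occur; but only those with $a+a'\le w$ are counted, and they involve only the top $w$ lines of each slope. With pieces the difficulty is that the top lines of a given slope change from one interval to the next. We handle this by sorting the pieces into groups whose members are all present on a common range of indices.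

\begin{proof}
Let $a_j=\min I_j$. The sets occurring at $a_j$ form a chain, so at most $w+1$ of them have size at most $w$. This accounts for at most $m(w+1)$ pairs $(j,U)$. Call $(j,U)$ \emph{new} if $|U|\le w$ and $U$ occurs at some $\delta_1\in I_j$ but not at $a_j$.

\emph{Step 1: a new pair is born at a crossing.} Let $(j,U)$ be new. On $I_j$ each $f_\lambda$ is identically $\infty$ or affine, and $U$ contains every $\lambda$ of the first kind. If $U$ contained no $\lambda$ of the second kind, it would occur at $a_j$ (take $\gamma$ large), and so would $U=J$ (take $\gamma$ small). Hence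
\[
F(\delta)=\min_{\lambda\in U}f_\lambda(\delta)-\max_{\lambda\notin U}f_\lambda(\delta)
\]
is finite and continuous on $I_j$, and $U$ occurs at $\delta$ if and only if $F(\delta)>0$. So $F(a_j)\le0<F(\delta_1)$. Let $\delta^*$ be the largest point of $[a_j,\delta_1]$ with $F\le0$. Then $F(\delta^*)=0$ and $F>0$ on $(\delta^*,\delta_1]$. Put
\[
\gamma^*=\min_{\lambda\in U}f_\lambda(\delta^*)=\max_{\lambda\notin U}f_\lambda(\delta^*).
\]
Every $\mu\in J$ with $f_\mu(\delta^*)>\gamma^*$ lies in $U$, and none with $f_\mu(\delta^*)<\gamma^*$ does. In particular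
\begin{equation}\label{eq:above}
\#\{\mu\in J:f_\mu(\delta^*)>\gamma^*\}\le w .
\end{equation}
Among the indices with value $\gamma^*$ at $\delta^*$ some lie in $U$ and some do not. Those in $U$ have strictly larger slope on $I_j$ than those outside, because $F>0$ just to the right of $\delta^*$. Among them choose $\lambda\in U$ of minimal slope $\theta$ and any $\lambda'\notin U$, of slope $\theta'<\theta$. Then
\begin{equation}\label{eq:Urule}
U=\{\mu:f_\mu(\delta^*)>\gamma^*\}\cup\{\mu:f_\mu(\delta^*)=\gamma^*\text{ and }f_\mu\text{ has slope}\ge\theta\text{ on }I_j\}.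
\end{equation}
Let $\phi,\phi':\mathbb{R}\to\mathbb{R}$ be the affine functions that give $f_\lambda,f_{\lambda'}$ on $I_j$: the constant for an index in $J_0$, and $f_\pi$ for an index in $J_1$, where $\pi$ is its piece containing $j$. Their graphs meet only at $(\delta^*,\gamma^*)$. So the ordered pair $(\phi,\phi')$ determines $\delta^*$, $\gamma^*$ and $\theta$; then $\delta^*$ determines $j$, as the intervals are disjoint; and \eqref{eq:Urule} determines $U$. It suffices to count the pairs $(\phi,\phi')$ that arise. Since $\theta\ne\theta'$, the indices $\lambda,\lambda'$ are not both in $J_0$.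

\emph{Step 2: one index in $J_0$.} The corresponding function is the constant $\gamma^*$. By \eqref{eq:above}, at most $w$ indices in $J_0$ have a larger value, so $\gamma^*$ is one of the $w+1$ largest finite values taken on $J_0$. The other function comes from one of at most $m$ pieces. With the two possible orders this gives at most $2m(w+1)$ pairs.

\emph{Step 3: both indices in $J_1$.} Let $\ell=\lceil\log_2M\rceil$. A \emph{dyadic interval} is a set $\{a2^i+1,\dots,(a+1)2^i\}\subseteq\{1,\dots,2^\ell\}$ with integers $a\ge0$, $0\le i\le\ell$. Two dyadic intervals are nested or disjoint, and each lies in at most $\ell+1$ dyadic intervals. The \emph{nodes} of a piece $(\lambda,V)$ are the maximal dyadic intervals contained in $V$. They partition $V$, and there are at most $2(\ell+1)$ of them: the dyadic intervals of a given length inside $V$ form a consecutive run, and only the first and the last of the run can be maximal, since any other has both neighbors, hence the dyadic interval of double length above it, inside $V$.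

For a dyadic interval $\nu$ and $\vartheta\in\Theta$ let $P(\nu,\vartheta)$ be the set of pieces with node $\nu$ whose function is affine of slope $\vartheta$. This set does not depend on the new pair. Let $\pi,\pi'$ be the pieces of $\lambda,\lambda'$ containing $j$, and let $\nu,\nu'$ be their nodes containing $j$. These are nested; suppose $\nu\subseteq\nu'$. There are at most $2m(\ell+1)$ choices of $(\pi,\nu)$, then at most $\ell+1$ choices of $\nu'$ and $|\Theta|$ choices of $\theta'$. All pieces in $P(\nu',\theta')$ contain $j$, so they belong to distinct indices, and each gives the function of its index on $I_j$. They are parallel, so a piece whose intercept exceeds that of $\phi'=f_{\pi'}$ has value greater than $\gamma^*$ at $\delta^*$. By \eqref{eq:above} there are at most $w$ such pieces, and $\phi'$ is one of the $w+1$ highest functions of $P(\nu',\theta')$. This gives at most $2m(\ell+1)^2|\Theta|(w+1)$ pairs. The argument used only $\phi'(\delta^*)=\gamma^*$ and \eqref{eq:above}, so the case $\nu'\subseteq\nu$ gives the same bound with the roles of $\pi$ and $\pi'$ exchanged.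

Altogether there are at most $\bigl(3+4|\Theta|(\ell+1)^2\bigr)m(w+1)\le14|\Theta|(\ell+1)^2mw$ pairs $(j,U)$, and $\ell+1\le2+\log_2m$.
\end{proof}

The finiteness of $\Theta$ is used only in Step~3. Up to the logarithm the bound $mw$ cannot be improved: for integers $m,w$, take $m$ intervals and $w$ distinct finite constants, which give $m(w+1)$ pairs.

\section{Two variables}\label{sec:two}

\begin{proposition}\label{prop:two}
$\operatorname{vc}(2)\le2$.
\end{proposition}

Let $\varphi(s,t;y)$ be a formula in single variables $s,t$, and let $h\ge1$. We use the notation of Section~\ref{sec:last} with $x=s$, and show that $\pi^*_\varphi(N)=O(N^{2+2/h}(\log N)^4)$. Since $h$ and $\varphi$ are arbitrary, this proves the proposition.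

\subsection*{First anchors}
The types of pairs with $t=c_\beta(s)$ for some $\beta$ were counted at the start of the proof of Proposition~\ref{prop:step}. With $n=1$, $\eta=1/h$ and $\operatorname{vc}(1)=1$ (Proposition~\ref{prop:one}) there are $O(N^{2+1/h})$ of them. Let $\mathcal{X}$ be the set of the remaining types, and fix a realization $(s,t)$ of each $X\in\mathcal{X}$; then $t\ne c_\beta(s)$ for all $\beta$. Let $\mathcal{A}_1(X)\subseteq\mathcal{B}$ be a set of anchors of $t$ for the family $(c_\beta(s))_{\beta\in\mathcal{B}}$, given by Lemma~\ref{lem:anchor} with $E$ and $h$. For $\beta_0\in\mathcal{A}_1(X)$, part (i) of that lemma shows that Lemma~\ref{lem:last} applies, and part (ii) with \eqref{eq:Usize} gives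
\begin{equation}\label{eq:level}
|U|\le2(Q+1)|\mathcal{B}|^{1/h}|\mathcal{A}_1(X)| .
\end{equation}

\subsection*{Second anchors}
By Lemma~\ref{lem:last} we must control $\chi_\beta(s)$, $u_\beta(s)$ and $u'_\beta(s)$ as functions of $s$. A second cell decomposition, in the variable $s$, makes them explicit. Fix $i,i_0\le r$ and let $(y,z)$ stand for $(b,b_0)$. The level sets of $\chi$ partition the space of $(y,z,s)$ into finitely many definable sets. Apply Theorem~\ref{thm:cells} to each of them, with base variables $(y,z)$ and with the two functions $G$ and $G'$. Do this for all pairs $(i,i_0)$, and add empty cells so that each pair has the same number $R$ of cells. Let $k_1$ be a common multiple of all exponents, and let $\Theta\subset\mathbb{Q}$ consist of $0$ and all slopes in \eqref{eq:affine}. None of this depends on $B$.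

Let $\mathcal{K}=\mathcal{B}\times\{1,\dots,R\}$. Given $\beta_0=(b_0,i_0)$ and $\kappa=(\beta,l)\in\mathcal{K}$ with $\beta=(b,i)$, let $Y_\kappa\subseteq K$ be the fiber over $(b,b_0)$ of the $l$-th cell for $(i,i_0)$, and let $e_\kappa,d_\kappa,d'_\kappa\in K$ be the values at $(b,b_0)$ of its center and bounds. These depend on $\beta_0$. For each $\beta$ the sets $Y_{(\beta,1)},\dots,Y_{(\beta,R)}$ partition $K$, and:
\begin{itemize}
\item[(P1)] whether $s\in Y_\kappa$ depends only on the order relations of $v(s-e_\kappa)$ to $v(d_\kappa)$ and $v(d'_\kappa)$ and on the class of $s-e_\kappa$ mod $P_{k_1}$;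
\item[(P2)] $\chi_\beta$ is constant on $Y_\kappa$, and for $g\in\{u,u'\}$ there are $\alpha\in\mathbb{Q}\cup\{\infty\}$ and $\theta\in\Theta$ with $g_\beta(s)=\alpha+\theta\,v(s-e_\kappa)$ for all $s\in Y_\kappa\setminus\{e_\kappa\}$.
\end{itemize}
Choose $E_1\ge1$ with $1+p^{E_1}\mathbb{Z}_p\subseteq P_{k_1}$, and put $T_1=hE_1$ and $L_1=k_1(T_1+2E_1)$. For $X\in\mathcal{X}$ and $\beta_0\in\mathcal{A}_1(X)$ define a nonempty set $\mathcal{A}_2(X,\beta_0)\subseteq\mathcal{K}$ as follows. If $s\ne e_\kappa$ for all $\kappa$, it is a set of anchors of $s$ for the family $(e_\kappa)_{\kappa\in\mathcal{K}}$, given by Lemma~\ref{lem:anchor} with $E_1$ and $h$. Otherwise it is $\{\kappa:e_\kappa=s\}$.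

\subsection*{The weighted count}
A \emph{label} of $X$ is a pair $(\beta_0,\kappa_0)$ with $\beta_0\in\mathcal{A}_1(X)$ and $\kappa_0\in\mathcal{A}_2(X,\beta_0)$, and its weight is $1/(|\mathcal{A}_1(X)|\,|\mathcal{A}_2(X,\beta_0)|)$. Summing first over $\kappa_0$ and then over $\beta_0$ shows that the labels of $X$ have total weight $1$. Hence
\begin{equation}\label{eq:weights}
|\mathcal{X}|=\sum_{(\beta_0,\kappa_0)\in\mathcal{B}\times\mathcal{K}}\ \ \sum_{X\text{ with label }(\beta_0,\kappa_0)}\frac{1}{|\mathcal{A}_1(X)|\,|\mathcal{A}_2(X,\beta_0)|}.
\end{equation}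
For a type $X$ with label $(\beta_0,\kappa_0)$ put $\tau=t-c_{\beta_0}(s)$ and $\sigma=s-e_{\kappa_0}$. Sort the types with this label into \emph{groups} according to $\operatorname{cl}_L(\tau)$, $\omega=\operatorname{cl}_{L_1}(\sigma)$, and the powers of two $W_1,W_2$ with
\[
W_1\le|\mathcal{A}_1(X)|<2W_1,\qquad W_2\le|\mathcal{A}_2(X,\beta_0)|<2W_2 .
\]
Each label has at most $C(\log N)^2$ groups. For a group put
\[
w=4(Q+1)|\mathcal{B}|^{1/h}W_1,\qquad m=2|\mathcal{K}|^{1/h}W_2 .
\]
By \eqref{eq:level}, $|U|\le w$ for every type in the group.

\begin{lemma}\label{lem:group}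
Every group $\mathcal{X}'$ satisfies $|\mathcal{X}'|\le C(\log N)^2mw$.
\end{lemma}

This finishes the count. A group contributes to \eqref{eq:weights} at most
\[
\frac{|\mathcal{X}'|}{W_1W_2}\le8(Q+1)C(\log N)^2|\mathcal{B}|^{1/h}|\mathcal{K}|^{1/h}\le C(\log N)^2N^{2/h}.
\]
There are $r^2RN^2$ labels with at most $C(\log N)^2$ groups each, so $|\mathcal{X}|\le CN^{2+2/h}(\log N)^4$. Adding the $O(N^{2+1/h})$ types set aside at the start gives the required bound on $\pi^*_\varphi$, and Proposition~\ref{prop:two} follows from Lemma~\ref{lem:group}.

\begin{proof}[Proof of Lemma~\ref{lem:group}]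
Let $\mathcal{X}'\ne\emptyset$. If $\omega=0$, then $s=e_{\kappa_0}$ is the same for all $X\in\mathcal{X}'$. So the $\chi_\beta(s)$ and $f_\lambda(s)$ are fixed, $X$ is determined by $U$ (Lemma~\ref{lem:last}), and the sets $U$ form a chain of sets of size at most $w$. Thus $|\mathcal{X}'|\le w+1\le2mw$.

Let $\omega\ne0$. Then for every $X\in\mathcal{X}'$ we have $s\ne e_{\kappa_0}$, so $\mathcal{A}_2(X,\beta_0)$ was given by Lemma~\ref{lem:anchor} and $s\ne e_\kappa$ for all $\kappa$. Put
\[
\delta_X=v(\sigma)\in\mathbb{Z},\qquad S=\{\delta_X:X\in\mathcal{X}'\},\qquad H_\kappa=e_\kappa-e_{\kappa_0},\qquad\rho_\kappa=v(H_\kappa).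
\]
The $H_\kappa$ depend only on the label. We call $\chi_\beta(s)$, $u_\beta(s)$, $u'_\beta(s)$ the \emph{data} of $\beta$.

\emph{Step 1: $s$ enters only through $\delta$.} Let $X\in\mathcal{X}'$ and $\delta=\delta_X$. We have $s-e_\kappa=\sigma-H_\kappa$, and $v(s-e_\kappa)\le\delta+T_1$ by Lemma~\ref{lem:anchor}(i). Lemma~\ref{lem:diff}, applied to $\sigma$ and $H_\kappa$ with $k_1,E_1,T_1,L_1$, gives:
\begin{itemize}
\item[(A)] if $\delta\ge\rho_\kappa+E_1$, then $v(s-e_\kappa)=\rho_\kappa$, and the class of $s-e_\kappa$ mod $P_{k_1}$ depends only on $H_\kappa$;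
\item[(B)] if $\delta\le\rho_\kappa-E_1$, then $v(s-e_\kappa)=\delta$, and the class depends only on $\omega$;
\item[(C)] if $|\delta-\rho_\kappa|<E_1$, then $v(s-e_\kappa)-\delta$ and the class depend only on $\omega$, $H_\kappa$ and $\rho_\kappa-\delta$.
\end{itemize}
As $\omega$ and $H_\kappa$ are fixed, $\delta$ determines the valuation and the class of $s-e_\kappa$ for every $\kappa$. By (P1) it determines, for each $\beta$, the set $Y_{(\beta,l)}$ that contains $s$, and by (P2) it determines the data of $\beta$. So the data, and the $f_\lambda$, are functions on $S$. This is the step that uses that $s$ is a single variable.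

\emph{Step 2: the data are piecewise affine in $\delta$.} Fix $\beta$. Let $Z_\beta\subset\mathbb{Z}$ consist, for $\kappa=(\beta,l)$ with $l\le R$, of the integers in $[\rho_\kappa-E_1,\rho_\kappa+E_1]$ if $\rho_\kappa<\infty$, and of the finite ones among $v(d_\kappa),v(d'_\kappa)$. Then $|Z_\beta|\le R(2E_1+3)$. The points of $Z_\beta$ and the maximal intervals of $\mathbb{Z}\setminus Z_\beta$ partition $\mathbb{Z}$ into at most $C_1=2R(2E_1+3)+1$ intervals, the \emph{$\beta$-intervals}. We claim that on the intersection of $S$ with a $\beta$-interval, $\chi_\beta$ is constant and each of $u_\beta,u'_\beta$ is $\infty$ or affine in $\delta$ with slope in $\Theta$. For a one-point interval take a constant, using $0\in\Theta$. An interval of $\mathbb{Z}\setminus Z_\beta$ lies, for each $\kappa=(\beta,l)$, entirely above $\rho_\kappa+E_1$ or entirely below $\rho_\kappa-E_1$, the latter including $\rho_\kappa=\infty$. In the first case (A) holds throughout, and the valuation and class of $s-e_\kappa$ are constant. In the second case (B) holds throughout, the class is constant, and $v(s-e_\kappa)=\delta$ stays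 on one side of $v(d_\kappa)$ and of $v(d'_\kappa)$, which are not in the interval. In both cases the condition $s\in Y_\kappa$ has a constant truth value by (P1). So one $\kappa=(\beta,l)$ has $s\in Y_\kappa$ throughout, and (P2) shows that $\chi_\beta$ is constant and that $g_\beta$ is $\infty$, or $\alpha+\theta\rho_\kappa$, or $\alpha+\theta\delta$.

\emph{Step 3: at most $m$ of the $\beta$ have nonconstant data.} Let $\delta_0=\min S$, and let $\mathcal{B}_1$ be the set of $\beta$ with $\rho_{(\beta,l)}>\delta_0-E_1$ for some $l$. If $\beta\notin\mathcal{B}_1$, then (A) holds for all $\kappa=(\beta,l)$ and all $\delta\in S$, so by (P1) and (P2) the data of $\beta$ are constant on $S$. To bound $\mathcal{B}_1$, take $X\in\mathcal{X}'$ with $\delta_X=\delta_0$. Lemma~\ref{lem:anchor}(ii) for its realization gives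
\[
|\mathcal{B}_1|\le\#\{\kappa:\rho_\kappa>\delta_0-E_1\}\le|\mathcal{K}|^{1/h}|\mathcal{A}_2(X,\beta_0)|\le m .
\]

\emph{Step 4: counting.} Call two points of $S$ equivalent if they lie in the same $\beta$-interval for every $\beta\in\mathcal{B}_1$. The classes are consecutive blocks $S_1<\dots<S_M$, and $M\le(C_1-1)m+1\le C_1m$, since each $\beta\in\mathcal{B}_1$ cuts $\mathbb{Z}$ in at most $C_1-1$ places. Let $I_j=[\min S_j,\max S_j]\subset\mathbb{R}$; these intervals are disjoint. Let $J_1$ be the set of $\lambda=(\beta,g,q)$ with $\beta\in\mathcal{B}_1$, and $J_0=J\setminus J_1$. For $\lambda\in J_0$ extend $f_\lambda$ to $\bigcup_jI_j$ as the constant of Step~3. For $\lambda=(\beta,g,q)\in J_1$, the indices $j$ with $S_j$ in a given $\beta$-interval form an interval of integers $V$; extend $f_\lambda$ to $\bigcup_{j\in V}I_j$ by the function of Step~2 minus $q$. There are at most $m'=2(Q+1)C_1m$ pieces, and $M\le m'$, so Lemma~\ref{lem:levels} applies with $m'$ and $w$.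

Send $X\in\mathcal{X}'$ to $(j,U)$, where $\delta_X\in S_j$ and $U$ is the set of Lemma~\ref{lem:last}. Then $U$ occurs at $\delta_X\in I_j$, with threshold $v(\tau)-E+1$, and $|U|\le w$. The map is injective: $j$ determines $\chi_\beta(s)$ for $\beta\in\mathcal{B}_1$ by Step~2, the other $\chi_\beta(s)$ are constant by Step~3, and $\beta_0$ and $\operatorname{cl}_L(\tau)$ are fixed on $\mathcal{X}'$, so Lemma~\ref{lem:last} recovers $X$. Therefore $|\mathcal{X}'|\le14|\Theta|(2+\log_2m')^2m'w$. Since $W_2\le|\mathcal{K}|=rRN$, we have $m'\le CN^2$ and $2+\log_2m'\le C\log N$.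
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The lower bound $\operatorname{vc}(n)\ge n$ is \eqref{eq:lower}. With Proposition~\ref{prop:two} it gives $\operatorname{vc}(2)=2$. Applying Proposition~\ref{prop:step} $n-2$ times gives $\operatorname{vc}(n)\le\operatorname{vc}(2)+2(n-2)=2n-2$ for $n\ge2$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Cluckers}
Cluckers, \emph{Classification of semi-algebraic $p$-adic sets up to semi-algebraic bijection}, Crelle 540 (2001).

\bibitem{Denef}
Denef, \emph{$p$-adic semi-algebraic sets and cell decomposition}, Crelle 369 (1986).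

\bibitem{Problem}
``diff -{}-git a/application/AMS Cover.pdf b/application/AMS Cover.pdf new file mode 100644 index 00000000..2773861d Binary files /dev/null and b/application/AMS Co'',
\texttt{https://\allowbreak github.\allowbreak xiaohuzi123231346.\allowbreak workers.\allowbreak dev/\allowbreak antonbobkov/\allowbreak phd\_thesis\_work/\allowbreak commit/\allowbreak 447ce0b983900d4f411e\allowbreak d6397a27ee51bdae5cf4.diff}

\end{thebibliography}
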